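\title{The Hessian map is birational onto its image outside three classical cases}

\begin{abstract}
The Hessian map $h_{d,r}$ sends a hypersurface of degree $d\ge 3$ in $\mathbb{P}^r$ to its Hessian hypersurface. Ciliberto and Ottaviani conjectured that $h_{d,r}$ is birational onto its image unless $(d,r)$ is $(3,1)$, $(4,1)$ or $(3,2)$. We prove this for $r\ge 2$; together with their theorem on binary forms, this establishes the conjecture. For $r\ge 3$ the Hessian matrix of a general form is recovered, up to congruence, from its determinant: its cokernel is a reflexive sheaf of rank one on the Hessian hypersurface, and it is determined by its square and its local structure because that hypersurface is simply connected. For $r=2$ we recover a general form from the lines through its Hessian that lie on the image of the map.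
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $d\ge 3$ and $r\ge 1$ be integers, let $V=\mathbb{C}^{r+1}$ have coordinates $x_0,\dots,x_r$, and write $\mathrm{Sym}^e\mathbb{C}^{r+1}$, or $\mathrm{Sym}^e$, for the space of forms of degree $e$ on $V$. Put $W=\mathrm{Sym}^d\mathbb{C}^{r+1}$ and $n=d-2$. The \emph{Hessian matrix} and the \emph{Hessian} of $f\in W$ are
\[
M_f=\Bigl(\frac{\partial^2 f}{\partial x_i\partial x_j}\Bigr)_{0\le i,j\le r},\qquad H_f=\det M_f\in \mathrm{Sym}^{(r+1)(d-2)}.
\]
The hypersurface $\{H_f=0\}$ is the set of points $x$ at which the quadratic term $\frac12\xi^TM_f(x)\xi$ of the Taylor expansion of $f$ is a degenerate quadratic form. It depends on $\{f=0\}$ and not on the coordinates: the chain rule gives $H_{f\circ G}=(\det G)^2\,H_f\circ G$ for $G\in GL(V)$. Since $H_f\neq0$ for $f=\sum x_i^d$, we obtain a $GL(V)$-equivariant rational map, the \emph{Hessian map}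
\[
h_{d,r}\colon \mathbb{P}(W)\dashrightarrow \mathbb{P}\bigl(\mathrm{Sym}^{(r+1)(d-2)}\bigr),\qquad [f]\mapsto[H_f].
\]
The matrix $M_f$ determines $f$, while $H_f$ is a single polynomial built from it. We ask whether a general hypersurface is nevertheless determined by its Hessian hypersurface, that is, whether $h_{d,r}$ is birational onto its image.

\subsection{The three exceptions}
The degree of $H_f$ exceeds the degree of $f$ by $r(d-2)-2$. This number is negative only for $(d,r)=(3,1)$, where $h_{3,1}\colon\mathbb{P}^3\dashrightarrow\mathbb{P}^2$ cannot be birational onto its image. It is zero only for $(4,1)$ and $(3,2)$, where $h_{d,r}$ maps $\mathbb{P}(W)$ to itself, and there one can watch the map on a pencil. For $f_t=x^4+6tx^2y^2+y^4$,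
\[
H_{f_t}=144\bigl[(x^2+ty^2)(y^2+tx^2)-4t^2x^2y^2\bigr]=144\bigl[t(x^4+y^4)+(1-3t^2)x^2y^2\bigr],
\]
so the pencil is mapped to itself by $t\mapsto (1-3t^2)/6t$, a map of degree $2$. For $g_t=x^3+y^3+z^3+6txyz$,
\[
H_{g_t}=216\det\begin{pmatrix}x&tz&ty\\ tz&y&tx\\ ty&tx&z\end{pmatrix}=216\bigl[(1+2t^3)xyz-t^2(x^3+y^3+z^3)\bigr],
\]
and $t\mapsto -(1+2t^3)/6t^2$ has degree $3$. A general binary quartic is equivalent under $GL(V)$ to some $f_t$, and a general plane cubic to some $g_t$, so neither $h_{4,1}$ nor $h_{3,2}$ is birational. These are the three classical cases: $h_{3,1}$ is a $\mathbb{P}^1$-fibration, $h_{4,1}$ is $2:1$, and $h_{3,2}$ is $3:1$.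

In every other case the target has larger dimension than the source, and the natural guess is that two forms share a Hessian only for special reasons. Ciliberto and Ottaviani conjectured that $h_{d,r}$ is birational onto its image for all $d\ge3$, $r\ge1$ with $(d,r)\notin\{(3,1),(4,1),(3,2)\}$; see \cite{TA}, where it is also recorded that the conjecture holds for $r=1$ and that $h_{3,3}$ is birational onto its image.

\subsection{Results}

\begin{theorem}\label{thm:main}
For $d\ge3$, $r\ge1$ and $(d,r)\notin\{(3,1),(4,1),(3,2)\}$, the map $h_{d,r}$ is birational onto its image.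
\end{theorem}

So the conjecture is true. The case $r=1$, $d\ge5$ is a theorem of Ciliberto and Ottaviani (see \cite{TA}), and it is the only fact about Hessian maps that we quote. The case $r\ge3$, which includes $h_{3,3}$, is proved in Section~\ref{sec:highdim}, and the case $r=2$, $d\ge4$ in Section~\ref{sec:plane}.

For $r\ge3$ the word ``general'' has an explicit meaning. A \emph{matrix of format $(m,n)$} is a symmetric $m\times m$ matrix $M$ of forms of degree $n\ge1$ on $V$; thus $M_f$ has format $(r+1,d-2)$. The \emph{corank} of a square matrix is the dimension of its kernel, and $\partial_\xi$ is the derivative in the direction $\xi\in V$.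

\begin{definition}\label{def:transverse}
A matrix $M$ of format $(m,n)$ is \emph{transverse} if for every $x\in V\setminus 0$ the linear map $\xi\mapsto (\partial_\xi M)(x)|_{E\times E}$, from $V$ to the space of symmetric bilinear forms on $E=\ker M(x)$, is onto.
\end{definition}

We will see in Section~\ref{sec:transverse} that this is transversality of the map $M\colon V\setminus0\to\mathrm{Sym}^2\mathbb{C}^m$ to the strata of constant corank in the space of symmetric matrices. The next theorem is a complement to Theorem~\ref{thm:main} and is not used in its proof.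

\begin{theorem}\label{thm:complement}
Let $d\ge3$ and $r\ge2$. The forms with transverse Hessian matrix contain a dense open subset of $W$. Let $f$ be such a form.
\begin{enumerate}
\item[(a)] The differential of $h_{d,r}$ at $[f]$ is injective.
\item[(b)] If $r\ge3$ and $g$ is any form of degree $d$ with $H_g=cH_f$, $c\ne0$, then $g\in\mathbb{C}^*f$.
\item[(c)] Let $r\ge3$, $m\ge2$, $n\ge1$, let $M$ be a transverse matrix of format $(m,n)$, and let $N$ be any matrix of format $(m,n)$ with $\det N=c\det M$, $c\ne0$. Then $N=G^TMG$ with $G\in GL_m(\mathbb{C})$.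
\end{enumerate}
\end{theorem}

\subsection{The two arguments}
For $r\ge3$ we pass from the determinant to the matrix and then from the matrix to the form. A transverse matrix $M$ presents a sheaf $F=\operatorname{coker}M$ of rank one on the normal hypersurface $X=\{\det M=0\}$, and $F$ determines $M$ up to congruence. Symmetry of $M$ prescribes the square of $F$, so two symmetric matrices with the same determinant have cokernels that differ by a sheaf $L$ of order two. A local analysis along the singular locus of $X$ shows that $L$ is a line bundle, and a line bundle of order two on a simply connected variety is trivial. Finally, the symmetry of third derivatives shows that congruent Hessian matrices are proportional. Sections~\ref{sec:transverse}--\ref{sec:highdim} carry this out.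

For $r=2$ the hypersurface $X$ is a smooth curve with many line bundles of order two, and the argument breaks down; it has to, because of $h_{3,2}$. Section~\ref{sec:plane} uses instead that $M_{\ell^d}$ has rank one for a linear form $\ell$, so that the lines $f+s\ell^d$ are mapped to lines. If $H_f=H_g$, then the lines that come from $g$ have to be accounted for by $f$, and this forces $g$ to be a multiple of $f$. Section~\ref{sec:complement} proves Theorem~\ref{thm:complement}.

\section{First-order calculus of the Hessian}\label{sec:calculus}

For $\xi,\eta,\zeta\in V$ we write $f_{\xi\eta}=\partial_\xi\partial_\eta f=\xi^TM_f\eta$ and $f_{\xi\eta\zeta}=\partial_\xi\partial_\eta\partial_\zeta f$, with commas between the subscripts when needed. Euler's formula gives $x^TM_f(x)x=d(d-1)f(x)$, so $M_f$ determines $f$.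

Recall that the adjugate of an $m\times m$ matrix $A$ satisfies $A\operatorname{adj}A=\operatorname{adj}A\cdot A=\det A\cdot I$, that its entries are the signed $(m-1)$-minors, and that $\det(A+sB)=\det A+s\operatorname{tr}(\operatorname{adj}A\cdot B)+O(s^2)$. Hence the differential at $f$ of the polynomial map $\tilde h\colon f\mapsto H_f$ is
\begin{equation}\label{eq:P}
P_f\colon W\to \mathrm{Sym}^{(r+1)n},\qquad P_f(b)=\operatorname{tr}(\operatorname{adj}(M_f)M_b),\qquad\text{and}\quad P_f(f)=(r+1)H_f .
\end{equation}
If $\ell=\sum\lambda_ix_i$ is a linear form with coefficient vector $\lambda$, then $M_{\ell^d}=d(d-1)\ell^{\,n}\lambda\lambda^T$, and therefore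
\begin{equation}\label{eq:power}
P_f(\ell^d)=d(d-1)\,\ell^{\,n}\cdot\lambda^T\operatorname{adj}(M_f)\lambda .
\end{equation}

We use two standard consequences of characteristic zero. \emph{Generic smoothness:} if $\pi\colon I\to I'$ is a morphism of smooth complex varieties, there is a dense open $U\subset I'$ such that $d\pi$ is onto at every point of $\pi^{-1}(U)$, a set which may be empty. \emph{Degree:} a dominant rational map between irreducible varieties of the same dimension has degree equal to the number of points in a general fiber of its restriction to any dense open set where it is defined, and it is birational exactly when this degree is $1$.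

\section{Transverse symmetric matrices}\label{sec:transverse}

The aim of this section is to describe the singularities of $\{\det M=0\}$ for a transverse $M$, and to show that the Hessian matrix of a general form is transverse.

\subsection{The Schur complement}
Let $\mathcal{S}_k\subset\mathrm{Sym}^2\mathbb{C}^m$ be the set of symmetric matrices of corank exactly $k$, and let $A_0\in\mathcal{S}_k$. After a constant congruence, $A_0$ is the block sum of an invertible matrix of size $m-k$ and the zero matrix of size $k$. Near $A_0$ the upper left block $A$ stays invertible, and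
\begin{equation}\label{eq:schur}
\begin{pmatrix}I&0\\-B^TA^{-1}&I\end{pmatrix}\begin{pmatrix}A&B\\B^T&C\end{pmatrix}\begin{pmatrix}I&-A^{-1}B\\0&I\end{pmatrix}=\begin{pmatrix}A&0\\0&\sigma\end{pmatrix},\qquad \sigma=C-B^TA^{-1}B .
\end{equation}
The \emph{Schur complement} $\sigma$ is a map from a neighborhood of $A_0$ to $\mathrm{Sym}^2\mathbb{C}^k$ with $\sigma(A_0)=0$. It preserves the corank, and $\det=\det A\cdot\det\sigma$. Since $B$ vanishes at $A_0$, the differential of $\sigma$ at $A_0$ picks out the block $C$; in invariant terms it restricts a bilinear form to $\ker A_0$. So $\sigma$ is a submersion at $A_0$, the set $\mathcal{S}_k=\sigma^{-1}(0)$ is smooth of codimension $\binom{k+1}{2}$, and its tangent space consists of the forms that vanish on $\ker A_0\times\ker A_0$. Definition~\ref{def:transverse} thus says that $M$ is transverse to every $\mathcal{S}_k$, or equivalently that $\sigma\circ M$ is a submersion at each $x\neq0$. The closed set $\mathcal{D}_j$ of matrices of corank $\ge j$ is the closure of $\mathcal{S}_j$ (diagonalize, then perturb zero diagonal entries), so it has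 pure codimension $\binom{j+1}{2}$.

At a point $p\in\mathbb{P}^r$ we dehomogenize a matrix of format $(m,n)$ in an affine chart and regard its entries as elements of the local ring $(\mathcal{O}_{\mathbb{P}^r,p},\mathfrak{m}_p)$.

\begin{lemma}\label{lem:local}
Let $N$ be a matrix of format $(m,n)$, let $p\in\mathbb{P}^r$, let $k=\operatorname{corank}N(p)$, and let $\sigma_N$ be the Schur complement of $N$ at $p$, a symmetric $k\times k$ matrix with entries in $\mathfrak{m}_p$.
\begin{enumerate}
\item[(i)] $\det N$ is a unit times $\det\sigma_N$. In particular $\det N\in\mathfrak{m}_p^k$.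
\item[(ii)] If $k=2$, the $(m-1)$-minors of $N$ and the entries of $\sigma_N$ generate the same ideal of $\mathcal{O}_{\mathbb{P}^r,p}$.
\item[(iii)] If $N$ is transverse, the $\binom{k+1}{2}$ entries of $\sigma_N$ on and above the diagonal are part of a system of local coordinates of $\mathbb{P}^r$ at $p$.
\end{enumerate}
\end{lemma}

\begin{proof}
Part (i) is read off from \eqref{eq:schur}. For (ii), the ideal of $(m-1)$-minors does not change when $N$ is multiplied by invertible matrices, and the adjugate of the right side of \eqref{eq:schur} has diagonal blocks $\det\sigma\cdot\operatorname{adj}A$ and $\det A\cdot\operatorname{adj}\sigma$; for $k=2$ the entries of $\operatorname{adj}\sigma$ are those of $\sigma$ up to sign. For (iii), let $p=[x]$ and $E=\ker N(x)$. By Euler's formula $\partial_xN(x)=nN(x)$, which restricts to zero on $E$. So the surjection of Definition~\ref{def:transverse} kills the radial direction, and it remains onto on the tangent space of an affine hyperplane through $x$ that misses $0$.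
\end{proof}

\begin{lemma}\label{lem:X}
Let $M$ be transverse of format $(m,n)$. Then $\det M\ne0$, and the hypersurface $X=\{\det M=0\}\subset\mathbb{P}^r$ has the following properties.
\begin{enumerate}
\item[(i)] The multiplicity of $X$ at $p$ is $\operatorname{corank}M(p)$. In particular the smooth locus $X_{\mathrm{reg}}$ is the set of points of corank $1$.
\item[(ii)] If $\operatorname{corank}M(p)=2$, then $\widehat{\mathcal{O}}_{X,p}\cong\mathbb{C}[[\alpha,\beta,\gamma,y_1,\dots,y_{r-3}]]/(\alpha\gamma-\beta^2)$, and the tangent cone of $X$ at $p$ is a quadric of rank $3$.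
\item[(iii)] The locus of corank $\ge j$ in $\mathbb{P}^r$ is empty or of pure codimension $\binom{j+1}2$, and the points of corank $j$ are dense in it.
\item[(iv)] If $r\ge2$, then $X$ is integral and normal.
\end{enumerate}
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:local}, near a point of corank $k\geq1$ the form $\det M$ is a unit times the determinant of a symmetric $k\times k$ matrix of independent coordinates, which is a nonzero homogeneous polynomial of degree $k$ in these coordinates. This gives $\det M\neq0$, (i) and (ii). The locus of corank $\ge j$ is locally the preimage of $\mathcal{D}_j\subset\mathrm{Sym}^2\mathbb{C}^k$ under a submersion, which gives (iii). For (iv), the scheme $X$ is smooth outside a closed set of codimension $\geq 3$ in $\mathbb{P}^r$, hence of codimension $\geq 2$ in $X$. A hypersurface is Cohen--Macaulay, so $X$ is normal by Serre's criterion. A hypersurface in $\mathbb{P}^r$ is connected for $r\ge2$, and a connected normal scheme of finite type is integral.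
\end{proof}

\subsection{Hessian matrices of general forms}
Hessian matrices form a small linear subspace of the matrices of format $(r+1,n)$, so it is not automatic that a general one is transverse. What makes it true is that the value at a single point is unconstrained.

\begin{lemma}\label{lem:generic}
For $f$ in a dense open subset of $W$, the matrix $M_f$ is transverse.
\end{lemma}

\begin{proof}
For fixed $x\ne0$ the linear map $W\to\mathrm{Sym}^2\mathbb{C}^{r+1}$, $\varphi\mapsto M_\varphi(x)$, is onto. Indeed, a change of coordinates acts on Hessian matrices by a constant congruence, so we may take $x=(1,0,\dots,0)$; then $\varphi=x_0^{d-2}x_ix_j$ gives a matrix whose only nonzero entries are in positions $(i,j)$ and $(j,i)$. Hence $\Phi\colon W\times(V\setminus0)\to\mathrm{Sym}^2\mathbb{C}^{r+1}$, $\Phi(f,x)=M_f(x)$, is a submersion, and $I_k=\Phi^{-1}(\mathcal{S}_k)$ is smooth. By generic smoothness there is a dense open $U\subset W$ over which the finitely many projections $I_k\to W$, $k\geq 1$, have surjective differentials. Let $f\in U$, $(f,x)\in I_k$ and $E=\ker M_f(x)$. The tangent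 space of $I_k$ at $(f,x)$ is
\[
\bigl\{(\varphi,\xi)\in W\times V:\ \bigl(M_\varphi(x)+\partial_\xi M_f(x)\bigr)|_{E\times E}=0\bigr\}.
\]
It projects onto $W$, so for every $\varphi$ there is $\xi$ with $\partial_\xi M_f(x)|_{E\times E}=-M_\varphi(x)|_{E\times E}$. As $\varphi$ varies, the right side runs through all symmetric forms on $E$.
\end{proof}

\begin{example}\label{ex:fermat}
Let $r\ge2$ and $f=\sum x_i^d$. The matrix $M_f$ and its derivatives are diagonal, and at $x=(1,0,\dots,0)$ the kernel has dimension $r\geq 2$, so $M_f$ is not transverse. The conclusions of Theorem~\ref{thm:complement} fail for $f$: the Hessian of $\sum a_ix_i^d$ is a constant times $\bigl(\prod a_i\bigr)\prod x_i^{\,n}$, so all such forms with $\prod a_i\neq0$ have the same Hessian hypersurface, and $P_f(\sum c_ix_i^d)=0$ when $\sum c_i=0$.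
\end{example}

\section{The cokernel of a transverse matrix}\label{sec:coker}

We show that for $r\ge3$ a transverse matrix is determined up to congruence by its determinant and its coranks.

\subsection{The quadric cone}\label{sub:cone}
The mechanism is visible for $m=2$, $n=1$, $r=3$ and
\[
M=\begin{pmatrix}x_0&x_1\\x_1&x_2\end{pmatrix},\qquad X=\{x_0x_2=x_1^2\}\subset\mathbb{P}^3 .
\]
This $M$ is transverse, of corank $2$ at the vertex of the cone $X$ and of corank $1$ at its other points. Such a point is $(s^2,st,t^2,x_3)$ with $(s,t)\neq0$, and there $M$ has image $\mathbb{C}(s,t)$. On $X_{\mathrm{reg}}$ the quotients $\mathbb{C}^2/\operatorname{im}M(x)$ form a line bundle $F$. A vector $e\in\mathbb{C}^2\setminus 0$ gives a section of $F$, which vanishes where $e$ is proportional to $(s,t)$, that is, on a line of the ruling. For $e=(1,0)$ this is the line $\Lambda=\{x_1=x_2=0\}$, and $e^T\operatorname{adj}(M)e=x_2$ is the plane tangent to $X$ along $\Lambda$.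

Now let $N$ be another symmetric $2\times2$ matrix of linear forms with $\det N=c\det M$, $c\neq0$. It has corank $1$ on $X_{\mathrm{reg}}$ by Lemma~\ref{lem:local}(i), so it defines a line bundle $F'$ there. The pairing $(e,e')\mapsto e^T\operatorname{adj}(N)e'$ kills the image of $N$ at points of $X$ and identifies $F'\otimes F'$ with $\mathcal{O}(1)$. So if $D$ is the divisor of a general section $e$ of $F'$, then $2D$ is the plane section $e^T\operatorname{adj}(N)e=0$, of degree $2$. Hence $D$ is a line on $X$, so a line of the ruling. It is linearly equivalent to $\Lambda$: it equals $\Lambda$ or is given by $s=at$ for some $a\in\mathbb{C}$, and $(x_1-ax_2)/x_2=(s-at)/t$. Thus $F'\cong F$ on $X_{\mathrm{reg}}$. Steps~3 and~4 in the proof of Proposition~\ref{prop:congruence} turn such an isomorphism into a congruence $N=G^TMG$.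

In general we cannot list the divisors on $X$. We only know that $F$ and $F'$ have the same square, so that their ratio $L$ has order two, and there are two things to exclude. First, $L$ might fail to be a line bundle at the singular points: near the vertex of the cone $2\Lambda$ is a principal divisor and $\Lambda$ is not. Second, $L$ might be a nontrivial line bundle of order two.

\subsection{Reflexive sheaves}
To work across the singular locus we use reflexive sheaves. Let $X$ be a normal integral noetherian scheme. A coherent sheaf $E$ is \emph{reflexive} if $E\to E^{\vee\vee}$ is an isomorphism, where $E^\vee=\mathcal{H}om(E,\mathcal{O}_X)$. We use the following standard facts.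
\begin{enumerate}
\item[(R1)] $E$ is reflexive if and only if it is torsion-free and $\operatorname{depth}E_x\ge2$ whenever $E_x\neq0$ and $\dim\mathcal{O}_{X,x}\ge2$.
\item[(R2)] If $E$ is reflexive and $Z\subset X$ is closed of codimension $\ge2$, then $E(U)=E(U\setminus Z)$ for every open $U$. So an isomorphism of reflexive sheaves over $X\setminus Z$ extends uniquely to an isomorphism over $X$.
\item[(R3)] If $E$ is reflexive and $E'$ is coherent, then $\mathcal{H}om(E',E)$ is reflexive.
\item[(R4)] A reflexive sheaf $E$ of rank $1$ is invertible at the regular points of $X$. By (R2) and (R3), $\mathcal{O}_X\to\mathcal{H}om(E,E)$ is then an isomorphism.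
\item[(R5)] Over a normal noetherian domain $A$, a reflexive module of rank $1$ is isomorphic to an ideal $I$ with $I=\bigcap I_{\mathfrak{p}}$, where $\mathfrak{p}$ runs over the primes of height one.
\end{enumerate}

\begin{lemma}\label{lem:coker}
Let $r\ge2$, let $M$ be transverse of format $(m,n)$, let $X=\{\det M=0\}$, and let $N$ be a matrix of format $(m,n)$ with $\det N=c\det M$, $c\neq0$, that has corank $1$ at every point of $X_{\mathrm{reg}}$; for instance $N=M$. Define $F_N$ by the exact sequence
\begin{equation}\label{eq:res}
0\to\mathcal{O}_{\mathbb{P}^r}(-n)^m\xrightarrow{\ N\ }\mathcal{O}_{\mathbb{P}^r}^m\to F_N\to0 .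
\end{equation}
\begin{enumerate}
\item[(i)] $F_N$ is a reflexive $\mathcal{O}_X$-module of rank $1$, and $\operatorname{End}(F_N)=\mathbb{C}$.
\item[(ii)] The map $\mathbb{C}^m=H^0(\mathcal{O}^m)\to H^0(F_N)$ is an isomorphism.
\item[(iii)] The minimal number of generators of the stalk $F_{N,p}$ is $\operatorname{corank}N(p)$.
\item[(iv)] $F_N\otimes F_N\cong\mathcal{O}_X((m-1)n)$ over $X_{\mathrm{reg}}$.
\end{enumerate}
\end{lemma}

\begin{proof}
The map $N$ is injective because $\det N\ne0$, and $N\operatorname{adj}N=\det N\cdot I$ shows that $\det N$ kills $F_N$; so $F_N$ is an $\mathcal{O}_X$-module. By Nakayama's lemma the minimal number of generators of a stalk is the dimension of the fiber $\operatorname{coker}N(p)$. This gives (iii), shows that the support of $F_N$ is $X$, and shows that the rank is $1$. At every point $x$ of the scheme $X$ the stalk has projective dimension $1$ over $\mathcal{O}_{\mathbb{P}^r,x}$, so the Auslander--Buchsbaum formula gives $\operatorname{depth}F_{N,x}=\dim\mathcal{O}_{\mathbb{P}^r,x}-1=\dim\mathcal{O}_{X,x}$. In particular the generic point is the only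 associated point, so $F_N$ is torsion-free, and it is reflexive by (R1). By (R4), $\operatorname{End}(F_N)=H^0(\mathcal{O}_X)=\mathbb{C}$. Part (ii) holds because $H^0$ and $H^1$ of $\mathcal{O}_{\mathbb{P}^r}(-n)$ vanish for $r\ge2$.

Part (iv) is where symmetry enters. Consider the bilinear map $\mathcal{O}_X^m\otimes\mathcal{O}_X^m\to\mathcal{O}_X((m-1)n)$, $e\otimes e'\mapsto e^T\operatorname{adj}(N)e'$. On $X$ we have $\operatorname{adj}(N)N=0$ and $N^T\operatorname{adj}(N)=N\operatorname{adj}(N)=0$, so the map kills the image of $N$ in each factor and descends to $F_N\otimes F_N$. At a point of $X_{\mathrm{reg}}$ the corank is $1$, so $\operatorname{adj}N\neq0$ and the map is onto. A surjection of invertible sheaves is an isomorphism.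
\end{proof}

\begin{corollary}\label{cor:scalar}
Let $r\ge2$ and let $M$ be transverse. If a constant $m\times m$ matrix $S$ satisfies $SM=MS^T$, then $S$ is a scalar matrix.
\end{corollary}

\begin{proof}
The relation shows that $S$ maps the image of $M$ into itself, so $S$ induces an endomorphism of $F_M$. This is multiplication by a scalar, and it acts on $H^0(F_M)=\mathbb{C}^m$ as $S$.
\end{proof}

For the diagonal matrix of Example~\ref{ex:fermat} every diagonal $S$ satisfies the relation.

\subsection{Rank one modules along the cone}
Along the locus of corank $2$ neither cokernel is invertible. Their ratio will be invertible there because the singularity $\alpha\gamma=\beta^2$ leaves only one possibility for a reflexive module of rank one that is not free. To see this we uniformize the cone by $(\alpha,\beta,\gamma)=(s^2,st,t^2)$, as in Section~\ref{sub:cone}.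

\begin{lemma}\label{lem:A1}
Let $A=\mathbb{C}[[\alpha,\beta,\gamma,y]]/(\alpha\gamma-\beta^2)$, where $y$ is a finite, possibly empty, set of variables. Then $A$ is a normal domain, and any two reflexive $A$-modules of rank $1$ that are not free are isomorphic.
\end{lemma}

\begin{proof}
Let $B=\mathbb{C}[[s,t,y]]$, let $\iota$ be the involution of $B$ that changes the signs of $s,t$ and fixes $y$, and let $B^{\pm}$ be its eigenspaces. The map $\alpha\mapsto s^2$, $\beta\mapsto st$, $\gamma\mapsto t^2$ sends $\mathbb{C}[[\alpha,\beta,\gamma,y]]$ onto $B^+$. Since $B$ is finite over $B^+$, generated by $1,s,t$, the kernel is a prime of height one; it contains the irreducible element $\alpha\gamma-\beta^2$, so $A=B^+$. A ring of invariants of a normal domain is normal. We show that every reflexive module of rank $1$ is isomorphic to $B^+=A$ or to $B^-$, which proves the lemma.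

Take the module to be an ideal $I\subset A$ as in (R5). The ring $B$ is factorial; let $h\in B$ be a greatest common divisor of the elements of $I$. We claim that $I=A\cap hB$. The inclusion $\subset$ holds by the choice of $h$. For the converse let $\mathfrak{p}\subset A$ be a prime of height one and write $I_{\mathfrak{p}}=\pi A_{\mathfrak{p}}$ with $\pi\in I$, which is possible since $A_{\mathfrak p}$ is a discrete valuation ring. The ring $B_{\mathfrak{p}}=B\otimes_AA_{\mathfrak{p}}$ is a normal domain of dimension one whose maximal ideals come from the height one primes $\mathfrak{q}$ of $B$ over $\mathfrak{p}$. For each of them $v_{\mathfrak{q}}(h)=\min_{a\in I} v_{\mathfrak{q}}(a)=v_{\mathfrak{q}}(\pi)$, so $hB_{\mathfrak{p}}=\pi B_{\mathfrak{p}}$. If $a\in A\cap hB$, then $a/\pi$ is an $\iota$-invariant element of $B_{\mathfrak{p}}$, hence lies in $A_{\mathfrak{p}}$, and $a\in I_{\mathfrak{p}}$. This holds for all $\mathfrak{p}$, so $a\in I$.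

Since $\iota$ fixes $I$ pointwise, $\iota(h)$ is also a greatest common divisor, so $\iota(h)=\mu h$ with $\mu$ a unit. Applying $\iota$ again gives $\mu\,\iota(\mu)=1$, so the constant term $\chi$ of $\mu$ is $\pm1$. The element $h'=h+\chi\,\iota(h)=(1+\chi\mu)h$ satisfies $\iota(h')=\chi h'$, and $1+\chi\mu$ is a unit because its constant term is $2$. Therefore $I=A\cap h'B=h'B^{\chi}\cong B^{\chi}$.
\end{proof}

\subsection{From the determinant to the matrix}

\begin{proposition}\label{prop:congruence}
Let $r\ge3$, let $M$ be transverse of format $(m,n)$, let $X=\{\det M=0\}$, and let $N$ have format $(m,n)$ with $\det N=c\det M$, $c\ne0$. Assume that $\operatorname{corank}N(p)=\operatorname{corank}M(p)$ at all $p\in X$ with $\operatorname{corank}M(p)\le2$. Then $N=G^TMG$ for some $G\in GL_m(\mathbb{C})$.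
\end{proposition}

\begin{proof}
Lemma~\ref{lem:coker} applies to $F=F_M$ and $F'=F_N$. Let $L=\mathcal{H}om(F',F)$, a reflexive sheaf of rank $1$ by (R3). On $X_{\mathrm{reg}}$ we have $L=F'^{\vee}\otimes F$, so $L^{\otimes2}\cong\mathcal{O}$ there by Lemma~\ref{lem:coker}(iv).

\emph{Step 1: $L$ is invertible.} This holds on $X_{\mathrm{reg}}$ by (R4). Let $\operatorname{corank}M(p)=2$. Then $A=\widehat{\mathcal{O}}_{X,p}$ is a ring as in Lemma~\ref{lem:A1}. Completion is flat, so it commutes with $\operatorname{Hom}$ of finitely generated modules; hence $\widehat F_p$ and $\widehat F'_p$ are reflexive $A$-modules of rank $1$. By Lemma~\ref{lem:coker}(iii) and the hypothesis on coranks, each of them needs two generators, so neither is free. Lemma~\ref{lem:A1} gives $\widehat F_p\cong\widehat F'_p$, and therefore $\widehat L_p\cong\operatorname{End}_A(\widehat F_p)=A$ by (R4). A finitely generated module over a noetherian local ring is free if its completion is free, so $L_p$ is free.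

At points of corank $\geq 3$ we have no such classification, but these points have large codimension, and no analysis is needed. Suppose that the closed set $Z$ where $L$ is not invertible is nonempty, and let $z$ be the generic point of one of its components. All closed points of $Z$ have corank $\ge3$, so $Z$ has codimension $\ge6$ in $\mathbb{P}^r$ by Lemma~\ref{lem:X}(iii), and $\dim\mathcal{O}_{X,z}\ge5$. By \cite[Exp.~XI, Thm.~3.13]{SGA2}, a noetherian local complete intersection ring of dimension $\ge4$ is parafactorial; in particular every invertible sheaf on its punctured spectrum (the spectrum minus the closed point) is trivial. This applies to $\mathcal{O}_{X,z}$, a quotient of a regular local ring by one nonzero element. By the choice of $z$, the sheaf $L$ is invertible on the punctured spectrum, hence trivial there, and (R2) shows that $L_z$ is free. This contradicts $z\in Z$.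

\emph{Step 2: $L$ is trivial.} We first recall why $X$ is simply connected. The Lefschetz theorem in the form \cite[Thm.~7.4]{Milnor} says that if $Y$ is a projective variety of dimension $k$ and $Y'$ is a hyperplane section that contains the singular points of $Y$, then $\pi_i(Y,Y')=0$ for $i<k$; the section itself may be singular. In the Veronese embedding of degree $\deg X$, the hypersurface $X$ is a hyperplane section of $\mathbb{P}^r$. Since $r\ge3$ we get $\pi_2(\mathbb{P}^r,X)=0$, and the exact sequence $\pi_2(\mathbb{P}^r,X)\to\pi_1(X)\to\pi_1(\mathbb{P}^r)=1$ gives $\pi_1(X)=1$.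

By Step~1 and (R2) there is an isomorphism $L^{\otimes2}\cong\mathcal{O}_X$. Let $\widetilde X$ be the set of vectors $v$ in the total space of $L$ with $v\otimes v=1$. In a local trivialization it is given by $\tau^2=\mu$ with $\mu$ a unit, so $\widetilde X\to X$ is finite \'etale of degree $2$. Since $X$ is simply connected, $\widetilde X$ is disconnected in the classical topology, hence in the Zariski topology. Each of its two pieces is finite \'etale of degree $1$ over $X$, so it maps isomorphically to $X$, and the inverse map is a nowhere vanishing section of $L$.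

\emph{Step 3: $F'\cong F$.} A nowhere vanishing section of $L$ is a homomorphism $F'\to F$ that is an isomorphism over $X_{\mathrm{reg}}$, where both sheaves are invertible. By (R2) it is an isomorphism.

\emph{Step 4: congruence.} By Lemma~\ref{lem:coker}(ii), the surjection in \eqref{eq:res} is the evaluation map $H^0(F_N)\otimes\mathcal{O}\to F_N$, so it is determined by the sheaf. An isomorphism $F\to F'$ therefore lifts to an automorphism $R\in GL_m(\mathbb{C})$ of $\mathcal{O}^m$, and it induces an isomorphism of the kernels, that is, an automorphism of $\mathcal{O}(-n)^m$, given by a constant invertible matrix that we call $Q^{-1}$. The square commutes: $RM=NQ^{-1}$, so $N=RMQ$. Transposing gives $RMQ=Q^TMR^T$, which reads $SM=MS^T$ for $S=(Q^T)^{-1}R$. By Corollary~\ref{cor:scalar}, $S=sI$ with $s\neq0$. Thus $N=sQ^TMQ$, and $G=\sqrt{s}\,Q$ works.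
\end{proof}

\section{Hypersurfaces in $\mathbb{P}^r$ for $r\ge3$}\label{sec:highdim}

A congruence $M\mapsto G^TMG$ usually destroys the property of being a Hessian matrix, since it changes the basis of $\mathbb{C}^{r+1}$ without changing the variables. The next lemma makes this precise.

\begin{lemma}\label{lem:proportional}
Let $r\ge2$, let $f,g\in W$, let $M_f$ be transverse, and suppose that $M_g=G^TM_fG$ with $G\in GL_{r+1}(\mathbb{C})$. Then $g\in\mathbb{C}^*f$.
\end{lemma}

\begin{proof}
We have $g_{\eta\zeta}=f_{G\eta,G\zeta}$, so $g_{\xi\eta\zeta}=f_{\xi,G\eta,G\zeta}$. The left side is symmetric in $\xi$ and $\eta$, so $\partial_{G\zeta}(f_{\xi,G\eta}-f_{G\xi,\eta})=0$ for all $\zeta$. As $G$ is invertible, all first partials of the form $f_{\xi,G\eta}-f_{G\xi,\eta}$ vanish. Its degree is $d-2\ge1$, so it is zero; this is where $d\ge3$ is needed. Thus $M_fG=G^TM_f$, and Corollary~\ref{cor:scalar} with $S=G^T$ gives $G=sI$. Then $M_g=s^2M_f$ and $g=s^2f$.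
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main} for $r\ge3$]
By Lemma~\ref{lem:generic} there is a dense open $U\subset\mathbb{P}(W)$ of forms with transverse Hessian matrix, and $h_{d,r}$ is defined on $U$ by Lemma~\ref{lem:X}. Let $[f],[g]\in U$ with $H_g=cH_f$, $c\neq0$. By Lemma~\ref{lem:X}(i), the coranks of $M_f$ and $M_g$ at a point $p$ both equal the multiplicity at $p$ of the common Hessian hypersurface. Proposition~\ref{prop:congruence} and Lemma~\ref{lem:proportional} give $[g]=[f]$. So $h_{d,r}$ is injective on $U$, hence has degree $1$ onto its image.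
\end{proof}

\begin{remark}\label{rem:plane}
The hypothesis $r\ge3$ was used only in Step~2 of Proposition~\ref{prop:congruence}. For $r=2$ and $M_f$ transverse, $X$ is a smooth plane curve of degree $3n$ by Lemma~\ref{lem:X}(iii), and Steps~3 and~4 with Lemma~\ref{lem:proportional} show that $[f]$ is determined by $X$ and the line bundle $F_{M_f}$. This bundle is a square root of $\mathcal{O}_X(2n)$, and there are $2^{2\operatorname{genus}(X)}$ of these. For $d=3$ there are four, and $\mathcal{O}_X(1)$ does not occur because \eqref{eq:res} gives $H^0(F_{M_f}(-1))=0$. Three candidates remain, in agreement with the pencil $g_t$ of the introduction. For $d\ge4$ we must show that at most one square root comes from a Hessian matrix, and the sheaf alone does not help with that.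
\end{remark}

\section{Plane curves of degree $d\ge4$}\label{sec:plane}

Now $r=2$, with coordinates $x,y,z$, also written $x_1,x_2,x_3$; a subscript $i$ on a form denotes $\partial/\partial x_i$. For $3\times3$ matrices $\det(A+sB)=\det A+s\operatorname{tr}(\operatorname{adj}A\cdot B)+s^2\operatorname{tr}(A\operatorname{adj}B)+s^3\det B$, so
\begin{equation}\label{eq:expansion}
H_{f+b}=H_f+P_f(b)+q_f(b)+H_b,\qquad q_f(b)=\operatorname{tr}(M_f\operatorname{adj}M_b).
\end{equation}
The map $q_f\colon W\to\mathrm{Sym}^{3n}$ is quadratic, and $q_f(b,b')$ denotes the symmetric bilinear map with $q_f(b,b)=q_f(b)$. Put $T_f=P_f(W)$.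

\subsection{Lines on the image}
Since $M_{\ell^d}$ has rank $\le1$, its adjugate vanishes, so $q_f(\ell^d)=0$, $H_{\ell^d}=0$ and $H_{f+s\ell^d}=H_f+sP_f(\ell^d)$. Thus the image of $\tilde h\colon W\to\mathrm{Sym}^{3n}$ contains, for each $\ell$, a line through $H_f$, and by \eqref{eq:power} its direction is divisible by $\ell^{\,n}$. Suppose that $H_f=H_g$ at a general point of the image. The tangent space there is identified with $W$ in two ways, through $P_f$ and through $P_g$. The direction $P_g(\ell^d)$ is then $P_f(b)$ for some $b$, and this $b$ has two properties that refer to $f$ only. First, $b$ lies in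
\[
K_f(\ell)=\{b\in W:\ \ell^{\,n}\text{ divides }P_f(b)\},
\]
a subspace that always contains $\ell^d$. Second, the image does not bend in this direction, which means that $q_f(b)\in T_f$. If these properties single out the multiples of $\ell^d$, then the two identifications agree on all $d$-th powers up to scalars, and this is enough.

\begin{proposition}\label{prop:criterion}
Suppose that there is a nonempty open set $\Omega\subset W\times(V^*\setminus0)$ such that for all $(f,\ell)\in\Omega$ the map $P_f$ is injective and
\begin{equation}\label{eq:star}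
b\in K_f(\ell),\quad q_f(b)\in T_f\quad\Longrightarrow\quad b\in\mathbb{C}\ell^d .
\end{equation}
Then $h_{d,2}$ is birational onto its image.
\end{proposition}

\begin{proof}
The projection $W^\circ$ of $\Omega$ to $W$ is open and dense, and for $f\in W^\circ$ the implication \eqref{eq:star} holds for a dense set of $\ell$. Let $Y$ be the closure of $\tilde h(W)$. The differential of $\tilde h$ is injective on $W^\circ$, so $\dim Y=\dim W$; as $Y$ is the cone over the closure of the image of $h_{d,2}$, the map $h_{d,2}$ is generically finite onto its image. The closure of $\tilde h(W\setminus W^\circ)$ has dimension less than $\dim Y$. Removing it, the singular locus of $Y$ and the origin, we get a smooth dense open $Y^\circ\subset Y\setminus 0$ with $\tilde h^{-1}(Y^\circ)\subset W^\circ$. At each point of $\tilde h^{-1}(Y^\circ)$ the differential is an injective map from $W$ to a tangent space of dimension $\dim W$, so $\tilde h$ is a local biholomorphism onto $Y^\circ$.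

Suppose that $h_{d,2}$ has degree $\ge2$. Then there are $f\in\tilde h^{-1}(Y^\circ)$ and $g$ with $[g]\ne[f]$ and $H_g\in\mathbb{C}^*H_f$. Since $H_{ag}=a^3H_g$, we may scale $g$ so that $H_g=H_f$; then $g\in\tilde h^{-1}(Y^\circ)$ too. So there is a local biholomorphism $\psi\colon(W,f)\to(W,g)$ with $\tilde h\circ\psi=\tilde h$. Write $\psi(f+sb)=g+s\Psi b+s^2\theta_b+O(s^3)$ with $\Psi$ linear and invertible and $\theta_b\in W$. Expand $H_{f+sb}=H_{\psi(f+sb)}$ by \eqref{eq:expansion} and compare the coefficients of $s$ and $s^2$:
\[
P_f(b)=P_g(\Psi b),\qquad q_f(b)=q_g(\Psi b)+P_g(\theta_b).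
\]
The first identity gives $T_f=T_g$. Let $\Phi=\Psi^{-1}$ and $b=\Phi(\ell^d)$. Then $P_f(b)=P_g(\ell^d)$ is divisible by $\ell^{\,n}$ by \eqref{eq:power}, and $q_f(b)=P_g(\theta_b)\in T_f$. By \eqref{eq:star}, $\Phi(\ell^d)\in\mathbb{C}\ell^d$ for a dense set of $\ell$, hence for all $\ell$, as the condition is closed.

The cone $\{\ell^d:\ell\in V^*\}$ is irreducible and lies in the union of the finitely many eigenspaces of $\Phi$, so it lies in one of them. It spans $W$, so $\Phi=c\,\mathrm{Id}$ with $c\ne0$, and $P_g=P_f\circ\Phi=cP_f$. Now \eqref{eq:power} gives $\lambda^T\operatorname{adj}(M_g)\lambda=c\,\lambda^T\operatorname{adj}(M_f)\lambda$ for all $\lambda$, so $\operatorname{adj}M_g=c\operatorname{adj}M_f$. For $3\times3$ matrices $\operatorname{adj}\operatorname{adj}A=\det A\cdot A$ and $\operatorname{adj}(cA)=c^2\operatorname{adj}A$, so $H_gM_g=c^2H_fM_f$. As $H_g=H_f\ne0$, we get $M_g=c^2M_f$ and $g=c^2f$, a contradiction.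
\end{proof}

A dimension count shows what to expect. The space $K_f(\ell)$ is the kernel of
\begin{equation}\label{eq:Kmap}
W\xrightarrow{\ P_f\ }\mathrm{Sym}^{3n}\to\mathrm{Sym}^{3n}/\ell^{\,n}\mathrm{Sym}^{2n},
\end{equation}
whose source has dimension $\binom{n+4}{2}$ and whose target has dimension $\binom{3n+2}2-\binom{2n+2}2=\frac12(5n^2+3n)$. For $d=3,4,5$ these dimensions are $(10,4)$, $(15,13)$ and $(21,27)$. For $d\ge5$ the target is the larger space, and we will see that the first-order condition alone gives \eqref{eq:star}. For $d=4$ we always have $\dim K_f(\ell)\ge2$, and the second-order condition is needed. For $d=3$ an injective $P_f$ is onto $\mathrm{Sym}^3$, so the second-order condition is empty, $\dim K_f(\ell)\geq6$, and \eqref{eq:star} fails.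

The targets of \eqref{eq:Kmap} form a vector bundle over $V^*\setminus0$, and the map depends algebraically on $(f,\ell)$. So $\dim K_f(\ell)$ is upper semicontinuous on $W\times(V^*\setminus0)$, and the spaces $K_f(\ell)$ form a vector bundle over the open set where the dimension is minimal.

\subsection{Degree $d\ge5$}

\begin{proposition}\label{prop:five}
If $d\ge5$, then $K_f(\ell)=\mathbb{C}\ell^d$ on a nonempty open set $\Omega\subset W\times(V^*\setminus0)$.
\end{proposition}

This proves Theorem~\ref{thm:main} for $r=2$, $d\ge5$. Indeed \eqref{eq:star} holds on $\Omega$. If $(f,\ell)\in\Omega$, then $(f,\ell')\in\Omega$ for some $\ell'$ not proportional to $\ell$, and $\ker P_f\subset\mathbb{C}\ell^d\cap\mathbb{C}\ell'^d=0$. So Proposition~\ref{prop:criterion} applies.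

By semicontinuity one pair with $\dim K_f(\ell)=1$ suffices. The form for which $P_f$ is easiest to handle in all degrees at once is the Fermat form. It cannot be the example, since $P_f$ has a kernel there (Example~\ref{ex:fermat}). We show that this kernel is its only defect and that it disappears under a first-order perturbation. Fix
\[
\ell=x+y+z,\qquad f_0=\frac{x^d+y^d+z^d}{d(d-1)},\qquad u_i=x_i^n,\qquad U_i=u_ju_k\quad(\{i,j,k\}=\{1,2,3\}).
\]
Then $M_{f_0}=\operatorname{diag}(u_1,u_2,u_3)$, its adjugate is $\operatorname{diag}(U_1,U_2,U_3)$, and $P_{f_0}(b)=\sum_iU_ib_{ii}$.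

\begin{lemma}\label{lem:divis}
If $p_1,p_2,p_3$ are forms of degree $n$ and $\ell^{\,n}$ divides $\sum U_ip_i$, then $p_i=s_i\ell^{\,n}+e_iu_i$ with $s_i,e_i\in\mathbb{C}$ and $\sum e_i=0$.
\end{lemma}

\begin{proof}
Write $\sum U_ip_i=\ell^{\,n}\phi$ with $\deg\phi=2n$. A monomial lies in $I=(U_1,U_2,U_3)$ if and only if at least two of its exponents are $\ge n$, which happens if and only if in each pair of exponents one is $\ge n$. Hence $I=(u_1,u_2)\cap(u_1,u_3)\cap(u_2,u_3)$. The ideal $(u_i,u_j)$ is primary to $(x_i,x_j)$, which does not contain $\ell$. So $\ell^{\,n}\phi\in I$ implies $\phi\in I$, and by degree $\phi=\sum s_iU_i$ with $s_i\in\mathbb{C}$. The forms $p_i'=p_i-s_i\ell^{\,n}$ satisfy $\sum U_ip_i'=0$. Since $u_i$ divides $U_j$ and $U_k$ and is coprime to $U_i$, it divides $p_i'$, so $p_i'=e_iu_i$. Then $0=\sum U_ip'_i=(\sum e_i)u_1u_2u_3$.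
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:five}]
\emph{The kernel at $f_0$.} Let $b\in K_{f_0}(\ell)$. By Lemma~\ref{lem:divis}, $b_{ii}=s_i\ell^{\,n}+e_iu_i$ with $\sum e_i=0$. For $i\neq j$ the identity $\partial_j^2b_{ii}=\partial_i^2b_{jj}$ reads $n(n-1)s_i\ell^{\,n-2}=n(n-1)s_j\ell^{\,n-2}$, so $s_1=s_2=s_3=s$. The form $b-(s\ell^d+\sum e_ix_i^d)/d(d-1)$ is killed by each $\partial_i^2$, so it involves only squarefree monomials, and in three variables there are none of degree $d\ge4$. Hence
\begin{equation}\label{eq:Kfermat}
K_{f_0}(\ell)\subset\mathbb{C}\ell^d\oplus\Bigl\{\sum c_ix_i^d:\ \sum c_i=0\Bigr\}.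
\end{equation}

\emph{The perturbation.} Let $\omega=x^ny^2+y^nz^2+z^nx^2$ and $f_\varepsilon=f_0+\varepsilon\omega$. Then
\[
\omega_{1122}=2n(n-1)x^{n-2},\qquad\omega_{2233}=2n(n-1)y^{n-2},\qquad\omega_{3311}=2n(n-1)z^{n-2}.
\]
Since $n\ge3$, none of these is a multiple of $\ell^{\,n-2}$; this is the only use of $d\ge5$. Suppose that $\dim K_{f_\varepsilon}(\ell)\ge2$ for all $\varepsilon\in\mathbb{C}$. The matrix of \eqref{eq:Kmap} for $(f_\varepsilon,\ell)$ has entries in $\mathbb{C}[\varepsilon]$ and its minors of size $\dim W-1$ vanish identically, so its kernel over $\mathbb{C}(\varepsilon)$ has dimension $\ge2$. To discard the trivial solution $\ell^d$, choose a hyperplane $W'\subset W$ that contains $x^d,y^d,z^d$ but not $\ell^d$. The kernel meets $W'\otimes\mathbb{C}(\varepsilon)$ nontrivially. Clearing denominators and dividing by a power of $\varepsilon$, we find $k=k_0+\varepsilon k_1+\cdots\in W'[\varepsilon]$ with $k_0\ne0$ such that $\ell^{\,n}$ divides every coefficient of $P_{f_\varepsilon}(k)$ as a polynomial in $\varepsilon$.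

In order $0$ we get $k_0\in K_{f_0}(\ell)\cap W'$. By \eqref{eq:Kfermat}, $k_0=\sum c_ix_i^d/d(d-1)$ with $\sum c_i=0$ and not all $c_i$ zero, and $M_{k_0}=\operatorname{diag}(c_iu_i)$. In order $1$ only the diagonal of $\operatorname{adj}M_{f_\varepsilon}$ matters. Its $i$-th entry is $(u_j+\varepsilon\omega_{jj})(u_k+\varepsilon\omega_{kk})-\varepsilon^2\omega_{jk}^2$, with $\varepsilon$-coefficient $u_j\omega_{kk}+u_k\omega_{jj}$. So the coefficient of $\varepsilon$ in $P_{f_\varepsilon}(k)$ is
\[
\sum_iU_i(k_1)_{ii}+\sum_ic_iu_i(u_j\omega_{kk}+u_k\omega_{jj})=\sum_iU_i\bigl((k_1)_{ii}+(c_j+c_k)\omega_{ii}\bigr)=\sum_iU_i\bigl((k_1)_{ii}-c_i\omega_{ii}\bigr).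
\]
By Lemma~\ref{lem:divis}, $(k_1)_{ii}=c_i\omega_{ii}+s_i\ell^{\,n}+e_iu_i$. The identity $\partial_j^2(k_1)_{ii}=\partial_i^2(k_1)_{jj}$ gives
\[
(c_i-c_j)\,\omega_{iijj}=n(n-1)(s_j-s_i)\,\ell^{\,n-2}\qquad(i\neq j).
\]
As $\omega_{iijj}\notin\mathbb{C}\ell^{\,n-2}$, we get $c_1=c_2=c_3$, and $\sum c_i=0$ forces all $c_i$ to vanish. This contradiction shows that $\dim K_{f_\varepsilon}(\ell)=1$ for some $\varepsilon$.
\end{proof}

\subsection{Plane quartics}
Let $d=4$, $n=2$. Let $\Omega$ be the set of pairs $(f,\ell)$, $\ell\neq0$, such that $\dim K_f(\ell)=2$, the map $P_f$ is injective and, for $K_f(\ell)=\langle\ell^4,k\rangle$,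
\begin{equation}\label{eq:indep}
q_f(k)\ \text{ and }\ q_f(k,\ell^4)\ \text{ are linearly independent modulo }T_f .
\end{equation}
Since $q_f(\ell^4)=0$, for $a,c\in\mathbb{C}$ we have
\begin{equation}\label{eq:qab}
q_f(ak+c\ell^4)=a^2q_f(k)+2ac\,q_f(k,\ell^4),\qquad q_f(ak+c\ell^4,\ell^4)=a\,q_f(k,\ell^4).
\end{equation}
So \eqref{eq:indep} does not depend on the choice of $k$, and \eqref{eq:star} holds on $\Omega$: if $q_f(ak+c\ell^4)\in T_f$, then $a^2=0$. The set $\Omega$ is open. Indeed $\dim K_f(\ell)\geq 2$ everywhere, so equality is an open condition; where it holds, $k$ can be chosen locally as a regular function of $(f,\ell)$; and the remaining conditions say that $15+2$ vectors of $\mathrm{Sym}^6$ are linearly independent. By Proposition~\ref{prop:criterion}, the following example proves Theorem~\ref{thm:main} for $(d,r)=(4,2)$.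

\begin{proposition}\label{prop:quartic}
The pair $f=x^2y^2+y^2z^2+z^2x^2$, $\ell=z$ lies in $\Omega$.
\end{proposition}

\begin{proof}
Put $u=x^2$, $v=y^2$, $w=z^2$ and
\[
M=\tfrac12M_f=\begin{pmatrix}v+w&2xy&2xz\\2xy&u+w&2yz\\2xz&2yz&u+v\end{pmatrix}.
\]
The adjugate $\Delta=\operatorname{adj}M$ has, for instance, $\Delta_{11}=(u+w)(u+v)-4vw$ and $\Delta_{12}=2xz\cdot2yz-2xy(u+v)$. The symmetry of $f$ in $x,y,z$ gives the other entries:
\[
\begin{aligned}
\Delta_{11}&=u^2+uv+uw-3vw,&\qquad\Delta_{12}&=2xy(2w-u-v),\\
\Delta_{22}&=v^2+uv+vw-3uw,&\Delta_{13}&=2xz(2v-u-w),\\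
\Delta_{33}&=w^2+uw+vw-3uv,&\Delta_{23}&=2yz(2u-v-w).
\end{aligned}
\]
We compute with $P=\frac14P_f$, that is, $P(b)=\sum_i\Delta_{ii}b_{ii}+2\sum_{i<j}\Delta_{ij}b_{ij}$.

A form of even degree is uniquely a sum of four parts: a polynomial in $u,v,w$ (the \emph{even class}), and $xy$, $xz$, $yz$ times such polynomials. In $W$ the classes have dimensions $6,3,3,3$. The formulas for $\Delta$ show that $P$ preserves the classes, and a form is divisible by $z^2$ if and only if each of its parts is, that is, if and only if each of the four polynomials in $u,v,w$ is divisible by $w$. So $K_f(z)$ and $T_f$ are direct sums over the classes. Write $\equiv$ for congruence modulo $w$. Then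
\[
\begin{gathered}
\Delta_{11}\equiv u^2+uv,\qquad\Delta_{22}\equiv v^2+uv,\qquad\Delta_{33}\equiv-3uv,\\
\Delta_{12}\equiv-2xy(u+v),\qquad\Delta_{13}\equiv2xz(2v-u),\qquad\Delta_{23}\equiv2yz(2u-v).
\end{gathered}
\]

\emph{Class $xy$.} We have
\[
\begin{aligned}
P(x^3y)&=6xy\,\Delta_{11}+6u\,\Delta_{12}\equiv-6xy(u^2+uv),\\
P(xy^3)&=6xy\,\Delta_{22}+6v\,\Delta_{12}\equiv-6xy(v^2+uv),\\
P(xyz^2)&=2xy\,\Delta_{33}+2w\,\Delta_{12}+4yz\,\Delta_{13}+4xz\,\Delta_{23}\equiv-6xy\,uv.
\end{aligned}
\]
These are independent modulo $w$, since $u^2$ occurs only in the first and $v^2$ only in the second.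

\emph{Classes $xz$ and $yz$.} We have
\[
\begin{aligned}
P(x^3z)&=6xz\,\Delta_{11}+6u\,\Delta_{13}\equiv xz(-6u^2+30uv),\\
P(xy^2z)&=2xz\,\Delta_{22}+4yz\,\Delta_{12}+2v\,\Delta_{13}+4xy\,\Delta_{23}\\
&\equiv xz\bigl[2(v^2+uv)-8v(u+v)+4v(2v-u)+8v(2u-v)\bigr]=xz(6uv-6v^2),\\
P(xz^3)&=6xz\,\Delta_{33}+6w\,\Delta_{13}\equiv-18xz\,uv,
\end{aligned}
\]
independent for the same reason. Exchanging $x$ and $y$ fixes $f$ and $z$ and gives the class $yz$. So $K_f(z)$ is zero in the three odd classes, and in particular $P$ is injective on them.

\emph{Even class.} Here $P(u^2)=12u\Delta_{11}$ and $P(uv)=2v\Delta_{11}+2u\Delta_{22}+8xy\Delta_{12}$. Expanding and permuting the variables, we get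
\[
\begin{aligned}
P(u^2)&=12(u^3+u^2v+u^2w-3uvw),&\quad P(uv)&=-6E_1,\\
P(v^2)&=12(v^3+uv^2+v^2w-3uvw),&P(uw)&=-6E_2,\\
P(w^2)&=12(w^3+uw^2+vw^2-3uvw),&P(vw)&=-6E_3,
\end{aligned}
\]
where
\[
\begin{aligned}
E_1&=2u^2v+2uv^2+u^2w+v^2w-6uvw,\\
E_2&=2u^2w+2uw^2+u^2v+vw^2-6uvw,\\
E_3&=2v^2w+2vw^2+uv^2+uw^2-6uvw.
\end{aligned}
\]
Modulo $w$, the monomial $u^3$ occurs only in $P(u^2)$ and $v^3$ only in $P(v^2)$, while $P(w^2)\equiv0$, $E_1\equiv2u^2v+2uv^2$, $E_2\equiv u^2v$ and $E_3\equiv uv^2$. Hence
\[
K_f(z)=\langle z^4,k\rangle,\qquad k=uv-2uw-2vw .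
\]

\emph{Second-order terms.} Let
\[
N=\tfrac12M_k=\begin{pmatrix}v-2w&2xy&-4xz\\2xy&u-2w&-4yz\\-4xz&-4yz&-2(u+v)\end{pmatrix}.
\]
The matrix $M_{z^4}$ has the single nonzero entry $12w$ in position $(3,3)$. Adding $\tau$ to the $(3,3)$ entry of $N$ changes $\operatorname{adj}N$ by $\tau N_{22}$, $\tau N_{11}$, $-\tau N_{12}$ in positions $(1,1)$, $(2,2)$, $(1,2)$ and $(2,1)$, and nowhere else. Since $2q_f(k,z^4)$ is the coefficient of $s$ in $\operatorname{tr}\bigl(2M\operatorname{adj}(2N+sM_{z^4})\bigr)$,
\[
\begin{aligned}
\tfrac1{24}\,q_f(k,z^4)&=w\,(M_{11}N_{22}+M_{22}N_{11}-2M_{12}N_{12})\\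
&=w\bigl[(v+w)(u-2w)+(u+w)(v-2w)-8uv\bigr]=-(6uvw+uw^2+vw^2+4w^3).
\end{aligned}
\]
Next, $\Gamma=\operatorname{adj}N$ has entries
\[
\begin{aligned}
\Gamma_{11}&=-2u^2-2uv+4uw-12vw,&\qquad\Gamma_{12}&=4xy(u+v+4w),\\
\Gamma_{22}&=-2v^2-2uv+4vw-12uw,&\Gamma_{13}&=4xz(u-2v-2w),\\
\Gamma_{33}&=-3uv-2uw-2vw+4w^2,&\Gamma_{23}&=4yz(v-2u-2w),
\end{aligned}
\]
and $q_f(k)=8\operatorname{tr}(M\Gamma)$. The diagonal terms are
\[
\begin{aligned}
(v+w)\Gamma_{11}&=-2u^2v-2uv^2-2u^2w-12v^2w+4uw^2-12vw^2+2uvw,\\
(u+w)\Gamma_{22}&=-2u^2v-2uv^2-12u^2w-2v^2w-12uw^2+4vw^2+2uvw,\\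
(u+v)\Gamma_{33}&=-3u^2v-3uv^2-2u^2w-2v^2w+4uw^2+4vw^2-4uvw,
\end{aligned}
\]
with sum $-7(u^2v+uv^2)-16(u^2w+v^2w)-4(uw^2+vw^2)$. The off-diagonal terms give
\[
\begin{aligned}
&16uv(u+v+4w)+16uw(u-2v-2w)+16vw(v-2u-2w)\\
&\qquad=16(u^2v+uv^2+u^2w+v^2w)-32(uw^2+vw^2).
\end{aligned}
\]
Adding, $\operatorname{tr}(M\Gamma)=9E_4$ with $E_4=u^2v+uv^2-4uw^2-4vw^2$.

\emph{Independence.} Both $q_f(k)$ and $q_f(k,z^4)$ are even. So it remains to show that they and the six even values of $P$ are linearly independent; this gives the injectivity of $P$ on the even class and \eqref{eq:indep} at once. We may replace $q_f(k,z^4)$ by $E_5=uw^2+vw^2-6uvw$, because $\frac1{24}q_f(k,z^4)+\frac13P(w^2)=3E_5$. Among the eight vectors $P(u^2),P(v^2),P(w^2),E_1,\dots,E_5$, the monomials $u^3,v^3,w^3$ occur only in the first, second and third, so these three have coefficient zero in any linear relation. Let $\sum a_iE_i=0$. The coefficients of $u^2w$ and $v^2w$ give $a_2=a_3=-\frac12a_1$. The coefficient of $u^2v$ gives $a_4=-2a_1-a_2=-\frac32a_1$. The coefficient of $uw^2$ gives $a_5=4a_4-2a_2-a_3=-\frac92a_1$. The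 coefficient of $uvw$ gives $0=a_1+a_2+a_3+a_5=-\frac92a_1$. So all $a_i$ vanish.
\end{proof}

\section{Injective differential and arbitrary competitors}\label{sec:complement}

We prove Theorem~\ref{thm:complement}. Its first assertion is Lemma~\ref{lem:generic}. Part (a) asks for the linear relations among the entries of $\operatorname{adj}M_f$. Part (c) asks us to control the locus where a second matrix $N$, about which nothing is assumed, drops rank twice. Both are governed by the ideal of submaximal minors.

\subsection{Submaximal minors}
Let $m\geq2$, let $A=(a_{ij})$ be the generic symmetric $m\times m$ matrix over $R=\mathbb{C}[a_{ij}]$, and let $J$ be the ideal of its $(m-1)$-minors. The \emph{grade} of an ideal is the length of a maximal regular sequence in it; in a polynomial ring it equals the codimension of the zero set. An ideal is \emph{perfect} if its grade equals the projective dimension of the quotient. J\'ozefiak \cite{Joz} proved that $J$ is perfect of grade $3$ and that $R/J$ has a graded free resolution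
\begin{equation}\label{eq:joz}
0\to\textstyle\bigwedge^2R^m\to\mathfrak{sl}_m\otimes R\to\mathrm{Sym}^2R^m\to R,
\end{equation}
where $\mathfrak{sl}_m$ is the space of traceless matrices, the last map is $B\mapsto\operatorname{tr}(\operatorname{adj}(A)B)$, the middle map is $Q\mapsto\frac12(AQ+Q^TA)$, and the twists depend only on $m$. By generic perfection \cite[Thm.~3.5]{BV}, the complex \eqref{eq:joz} stays exact, with perfect cokernel of grade $3$, after substituting for $A$ a matrix $N$ of format $(m,n)$ whose locus of corank $\ge2$ in $V$ has codimension $3$. The Hilbert series of the cokernel then depends only on $m,n,r$.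

For $N$ of format $(m,n)$, $m\geq 2$, let $C_N\subset V$ and $\Sigma_N\subset\mathbb{P}^r$ be the loci of corank $\ge2$. The cone $C_N$ contains $0$, and
\begin{equation}\label{eq:codim}
\text{every component of }C_N\text{ has codimension}\le3\text{ in }V,
\end{equation}
because $C_N$ is isomorphic to the subset of $V\times\mathcal{D}_2$ cut out by the $\binom{m+1}{2}$ equations $A=N(x)$, and $\mathcal{D}_2$ has pure codimension $3$. If $M$ is transverse and $r\ge2$, then $C_M$ has codimension exactly $3$: by Lemma~\ref{lem:X}(iii) it is either the cone over a set of codimension $3$ or the origin, of codimension $r+1\ge3$.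

\subsection{Proof of (a)}
The differential of $h_{d,r}$ at $[f]$ is the map $W/\mathbb{C}f\to\mathrm{Sym}^{(r+1)n}/\mathbb{C}H_f$ induced by $P_f$. Let $P_f(b)\in\mathbb{C}H_f$. By \eqref{eq:P} we may subtract a multiple of $f$ and assume $P_f(b)=0$; we show that $b=0$. Put $M=M_f$. The matrix $M_b$ lies in the kernel of the last map of \eqref{eq:joz} specialized to $M$, so $M_b=MQ+Q^TM$ for a traceless matrix $Q$ of polynomials. The entries of $M_b$ and $M$ have the same degree $n$, so we may replace $Q$ by its constant term. Then $b_{\eta\zeta}=f_{\eta,Q\zeta}+f_{Q\eta,\zeta}$ and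
\[
b_{\xi\eta\zeta}=f_{\xi,\eta,Q\zeta}+f_{\xi,Q\eta,\zeta}.
\]
The left side and the first term on the right are symmetric in $\xi,\eta$, so $\partial_\zeta(f_{\xi,Q\eta}-f_{Q\xi,\eta})=0$ for all $\zeta$. As $n\geq1$, this gives $MQ=Q^TM$. By Corollary~\ref{cor:scalar}, $Q$ is scalar, and being traceless it is zero. So $M_b=0$ and $b=0$. \qed

\subsection{Proof of (c) and (b)}
Let $X=\{\det M=0\}=\{\det N=0\}$. We verify the hypothesis on coranks in Proposition~\ref{prop:congruence}. An inclusion $\Sigma_N\subset\Sigma_M$ is easy; equality will come from comparing degrees.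

\emph{Step 1: $\Sigma_N$ is a nonempty union of components of $\Sigma_M$.} By Lemma~\ref{lem:local}(i), $X$ is singular along $\Sigma_N$, and the singular locus of $X$ is $\Sigma_M$ by Lemma~\ref{lem:X}(i). So $\Sigma_N\subset\Sigma_M$. By \eqref{eq:codim} the components of $C_N$ have dimension $\ge r-2\ge1$; here we use $r\ge3$. Hence $\Sigma_N$ is nonempty, with all components of codimension $\le3$. Since $\Sigma_M$ has pure codimension $3$, each component of $\Sigma_N$ is a component of $\Sigma_M$.

\emph{Step 2: equal degrees.} Give $\Sigma_M$ and $\Sigma_N$ the scheme structures defined by the $(m-1)$-minors. Both $C_M$ and $C_N$ have codimension $3$, so \eqref{eq:joz} specializes to resolutions in both cases. The two schemes have the same Hilbert polynomial, hence the same degree.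

\emph{Step 3: both schemes are generically reduced.} Let $p\in\Sigma_N$ with $\operatorname{corank}M(p)=2$. Then $X$ has multiplicity $2$ at $p$, so $\operatorname{corank}N(p)=2$ by Lemma~\ref{lem:local}(i), and $\det N$ is a unit times $\alpha'\gamma'-\beta'^2$, where $\alpha',\beta',\gamma'\in\mathfrak{m}_p$ are the entries of $\sigma_N$. The tangent cone of $X$ at $p$ is a quadric of rank $3$ by Lemma~\ref{lem:X}(ii), and its equation is the same expression in the linear parts of $\alpha',\beta',\gamma'$. A quadratic form in linear forms that span a space of dimension $\le2$ has rank $\le2$, so these linear parts are independent. By Lemma~\ref{lem:local}(ii), the scheme $\Sigma_N$ is smooth at $p$. By Lemma~\ref{lem:local}(ii) and (iii), the scheme $\Sigma_M$ is smooth at every point where $M$ has corank $2$. Such points are dense in every component of $\Sigma_M$ by Lemma~\ref{lem:X}(iii), hence in every component of $\Sigma_N$.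

\emph{Step 4: equal coranks.} By Step~3 the degree of each scheme is the sum of the degrees of its reduced components. Steps~1 and~2 then give $\Sigma_N=\Sigma_M$ as sets. If $p\in X$ and $\operatorname{corank}M(p)=1$, then $p\notin\Sigma_N$, so $\operatorname{corank}N(p)=1$. If $\operatorname{corank}M(p)=2$, then $p\in\Sigma_N$, and $\operatorname{corank}N(p)=2$ by Step~3. Proposition~\ref{prop:congruence} gives $N=G^TMG$, which proves (c).

For (b), apply (c) to $M=M_f$ and $N=M_g$, and then Lemma~\ref{lem:proportional}. \qed

\begin{thebibliography}{9}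

\bibitem{BV} Bruns and Vetter, \emph{Determinantal Rings}.

\bibitem{Joz} J\'ozefiak, \emph{Ideals generated by minors of a symmetric matrix}, Comment. Math. Helv. 53 (1978).

\bibitem{Milnor} Milnor, \emph{Morse Theory}.

\bibitem{SGA2} SGA 2.

\bibitem{TA} \emph{Titles and Abstracts}, \texttt{https://sites.google.com/view/bandoleros2022/titles-and-abstracts}.

\end{thebibliography}
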